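# A Lipschitz $\overline\partial$-closed form on the ball of $\ell_p$, $1<p\le 2$, that is exact nowhere

## 1. The guess that $\overline\partial f=g$ is solvable, and forms for which it is right

Take the open unit ball $B$ of the complex sequence space $\ell_p$, where $1<p<2$, and a smooth $\overline\partial$-closed $(0,1)$-form $g$ on $B$ that is Lipschitz. Is there a smooth function $f$ on $B$ with $\overline\partial f=g$? (The question is posed in the section "1 Introduction" of the paper with doi:10.1007/s40627-024-00144-y.)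

The answer one would first guess is yes. In $\mathbb C^n$ the equation is solvable on every ball. On the ball of $\ell_1$ it is solvable too:

**Background Theorem.** If $U$ is an open set in a complex Banach space that is affinely isomorphic to the open unit ball of $\ell_1$, then for every $g\in C^\infty_{0,1}(U,\mathbb C)$ with $\overline\partial g=0$ that is Lipschitz continuous on $U$ there is $f\in C^\infty(U,\mathbb C)$ with $\overline\partial f=g$.

The spaces $\ell_p$ with $p$ slightly above $1$ look very much like $\ell_1$, and their balls are convex. So the guess deserves a fair test. First we fix the words.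

**Definitions.** Let $X,Y$ be complex Banach spaces and $U\subset X$ open. "Real-differentiable" means Fréchet differentiable over $\mathbb R$. The derivative of a real-differentiable $F:U\to Y$ splits as $DF(x)=D'F(x)+D''F(x)$ into a complex-linear and a conjugate-linear part, and explicitly
$$D''F(x)(t)=\tfrac12\big(DF(x)(t)+i\,DF(x)(it)\big).\tag{1}$$
For $f:U\to\mathbb C$ put $\overline\partial f=D''f$. Let $\overline X^*$ be the Banach space of continuous conjugate-linear functionals on $X$ with the operator norm. A $(0,1)$-form on $U$ is a map $g:U\to\overline X^*$; we write $g\in C^\infty_{0,1}(U,\mathbb C)$ if it is $C^\infty$. For a real-differentiable form put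
$$\overline\partial g(x)(t_1,t_2)=D''g(x)(t_1)(t_2)-D''g(x)(t_2)(t_1),$$
and call $g$ *closed* if $\overline\partial g=0$. The form is *Lipschitz on $U$* if $\|g(x)-g(y)\|\le L\|x-y\|$ for some $L$ and all $x,y\in U$. We call $g$ *exact on* an open set $V$ if $\overline\partial f=g$ on $V$ for some real-differentiable $f:V\to\mathbb C$.

For $X=\mathbb C$ we have $\overline\partial f(z)(t)=\frac{\partial f}{\partial\bar z}(z)\,\bar t$. On $\mathbb C^2$ the form $g(x)(t)=\bar x_2\bar t_1$ is not closed, since $D''g(x)(s)(t)=\bar s_2\bar t_1$ is not symmetric in $(s,t)$; the form $\bar x_2\bar t_1+\bar x_1\bar t_2$ is closed, and it equals $\overline\partial(\bar x_1\bar x_2)$.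

If $\Phi$ is $C^\infty$, then $\overline\partial\Phi$ is closed: applying (1) twice,
$$D''(\overline\partial\Phi)(x)(t_1)(t_2)=\tfrac14\big(D^2\Phi(t_1,t_2)+iD^2\Phi(t_1,it_2)+iD^2\Phi(it_1,t_2)-D^2\Phi(it_1,it_2)\big)$$
(second derivatives at $x$), which is symmetric. If $\alpha$ is bounded and complex linear, the chain rule gives $\overline\partial(F\circ\alpha)(x)(t)=\overline\partial F(\alpha x)(\alpha t)$.

We use these textbook facts about $\mathbb C^n$.

* **Fact 1.** A real-differentiable $h$ on an open subset of $\mathbb C^n$ with $\overline\partial h=0$ is holomorphic. (It is continuous, and holomorphic in each variable by Goursat's theorem.)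
* **Fact 2.** Let $D\subset\mathbb C^n$ be open and balanced ($\lambda D\subset D$ for $|\lambda|\le1$), and $h$ holomorphic on $D$ with $k$-homogeneous Taylor polynomial $h_k$ at $0$. Then $\frac1{2\pi}\int_0^{2\pi}e^{-ik\theta}h(e^{i\theta}x)\,d\theta=h_k(x)$ for $x\in D$. (The function $\lambda\mapsto h(\lambda x)$ is holomorphic near the closed unit disc, and its $k$-th Taylor coefficient at $0$ is $h_k(x)$.)
* **Fact 3 (Dolbeault).** A closed $C^\infty$ $(0,1)$-form on a pseudoconvex open set of $\mathbb C^n$, in particular on a convex one, is $\overline\partial F$ for some $C^\infty$ function $F$.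

Now some tests.

*Forms in finitely many coordinates.* Let $\pi:\ell_p\to\mathbb C^n$ take the first $n$ coordinates, and let $g(x)(t)=g_0(\pi x)(\pi t)$ with $g_0$ closed and smooth on $\pi(B)$, which is the unit ball of $\ell_p^n$, hence convex. Fact 3 gives $\overline\partial F=g_0$, and $f=F\circ\pi$ solves $\overline\partial f=g$. The guess holds.

*Bihomogeneous forms.* Let $g$ be smooth and closed on a Banach space with $g(\lambda x)=\lambda^a\bar\lambda^bg(x)$ for all $\lambda\in\mathbb C$, where $a,b\ge0$ are integers. Applying $\partial/\partial\bar\lambda$ at $\lambda=1$ gives $D''g(x)(x)=b\,g(x)$. Put $f(x)=g(x)(x)/(b+1)$. By the product rule and closedness,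
$$(b+1)\,\overline\partial f(x)(t)=D''g(x)(t)(x)+g(x)(t)=D''g(x)(x)(t)+g(x)(t)=(b+1)\,g(x)(t).$$
The guess holds again, in every Banach space.

For a general $g$ on $B$ the natural plan is to restrict $g$ to $\mathbb C^n$, solve there, and let $n\to\infty$. To pass to a limit one wants solutions $f_n$ bounded uniformly in $n$. So the test to run is quantitative: can Lipschitz closed forms on $\mathbb C^n$ be solved with bounds free of $n$? We run it for the Euclidean norm $|x|$, that is, in $\ell_2^n$.

## 2. In $\ell_2^n$ a uniform bound fails at the rate $\log n$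

Write $e_1,\dots,e_n$ for the standard basis of $\mathbb C^n$, and put
$$\Phi(x)=\sum_{y=1}^n\tfrac12x_y^2\log\big(|x_y|^2+\tfrac1n\big),\qquad G=\overline\partial\Phi,\qquad G(x)(t)=\sum_y\psi(x_y)\bar t_y,\qquad \psi(z)=\frac{z^3}{2(|z|^2+\frac1n)}.$$

*$G$ is Lipschitz uniformly in $n$.* With $\delta=1/n$,
$$\frac{\partial\psi}{\partial z}=\frac{z^2(2|z|^2+3\delta)}{2(|z|^2+\delta)^2},\qquad \frac{\partial\psi}{\partial\bar z}=\frac{-z^4}{2(|z|^2+\delta)^2},$$
of modulus at most $\frac32$ and $\frac12$. So $\|D\psi\|\le2$, and by Cauchy–Schwarz $|DG(x)(t_1)(t)|\le2\sum_y|t_{1,y}||t_y|\le2|t_1||t|$. Thus $G$ is $2$-Lipschitz for every $n$, and $G(0)=0$.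

*Every solution is large.* Let $f$ be a real-differentiable function on $\{|x|<2\}$ with $\overline\partial f=G$ and $|f|\le M$. Then $h=f-\Phi$ is holomorphic by Fact 1. Since $\Phi(e^{i\theta}x)=e^{2i\theta}\Phi(x)$, Fact 2 gives, for $|x|\le1$,
$$\frac1{2\pi}\int_0^{2\pi}e^{-2i\theta}f(e^{i\theta}x)\,d\theta=\Phi(x)+h_2(x).\tag{2}$$
The left side is at most $M$ in modulus. The quadratic polynomial $h_2$ is unknown, so we remove it. For every quadratic form $P(x)=\sum p_{yy'}x_yx_{y'}$, the average of $P$ over the $n$ basis vectors is $\frac1n\sum_yp_{yy}$, and the average over the $2^n$ vectors $n^{-1/2}\epsilon$, $\epsilon\in\{\pm1\}^n$, is also $\frac1n\sum_yp_{yy}$. Average (2) over the basis, subtract the average over the sign vectors, and $h_2$ disappears. Since $\Phi(e_y)=\frac12\log(1+\frac1n)$ and $\Phi(n^{-1/2}\epsilon)=\frac12\log\frac2n$,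
$$2M\ \ge\ \tfrac12\log\tfrac{n+1}n-\tfrac12\log\tfrac2n=\tfrac12\log\tfrac{n+1}2 .$$

So the guess is in serious trouble: all solutions are at least of size $\frac14\log\frac{n+1}2$. The mechanism is simple. On the sign vectors, $\Phi$ is $-\frac12\log n$ times the polynomial $\sum x_y^2$, up to a bounded error; on the basis vectors it is close to $0$. A holomorphic correction could repair one of these sets, but degree-two polynomials cannot tell the two sets apart on average.

## 3. The loss of smoothness, and three demands on a family of vectors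

The plan for a counterexample is now to place copies of such forms in disjoint parts of $\ell_p$ and add them with small weights $c_n$, so that the sum is smooth while $c_n\log n\to\infty$. With the forms of Section 2 this breaks at the second derivative. For general $\delta$ the function $\psi_\delta(z)=z^3/(2(|z|^2+\delta))$ satisfies $\psi_\delta(z)=\sqrt\delta\,\psi_1(z/\sqrt\delta)$, so
$$\sup_z\|D^2\psi_\delta(z)\|=\delta^{-1/2}\sup_z\|D^2\psi_1(z)\|,$$
and the last supremum is positive because $\psi_1$ is not real-affine ($\psi_1(0)=0$, $\psi_1(1)=\frac14$, $\psi_1(2)=\frac45$). With $\delta=1/n$ the second derivatives of $G$ grow at least like $\sqrt n$ (look at $G(ze_1)(e_1)=\psi(z)$). A bounded second derivative forces $c_n\lesssim n^{-1/2}$, and $c_n\log n\to0$. Other values of $\delta$ do not help: the gain is $\frac12\log\frac{1+\delta}{1/n+\delta}\le\frac12\log(1+\frac1\delta)\le\frac12\delta^{-1/2}$, since $\log(1+u)\le\sqrt u$ for $u\ge0$. After multiplication by a weight of order $\delta^{1/2}$ it stays bounded.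

The cure that suggests itself is to replace $z^2$ by $z^k$ with $k$ large and even, that is, $\phi(z)=\frac12z^k\log(|z|^2+\frac1n)$. Then $\partial\phi/\partial\bar z=z^{k+1}/(2(|z|^2+\frac1n))$ behaves like a function homogeneous of degree $k-1$, and its derivatives up to order $k-1$ are bounded on bounded sets uniformly in $n$ (Lemma 4 below). But with the standard basis, $\Phi(x)=\sum_y\phi(x_y)$ is now harmless when $k\ge4$. Indeed, if $0<|z|\le1$, then $|\log(|z|^2+\frac1n)|\le\max(2\log\frac1{|z|},\log2)$ and $|z|^2\cdot2\log\frac1{|z|}\le\frac1e$, so $|\phi(z)|\le\frac12|z|^{k-2}\log 2\le\frac12|z|^2$. Hence $|\Phi(x)|\le\frac12$ for $|x|\le1$, for every $n$: the equation has a bounded solution. What fails is the cancellation: $P(x)=\sum_yx_y^k$ has average $1$ over the basis and value $n\cdot n^{-k/2}=n^{1-k/2}$ at every sign vector, so degree-$k$ polynomials do tell the two sets apart.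

So for $\Phi(x)=\sum_a\phi(\langle x,v_a\rangle)$ we want a family of real unit vectors $v_a\in\mathbb C^n$ with three properties:

1. $\sum_a|\langle x,v_a\rangle|^k\le K_k|x|^k$ with $K_k$ independent of $n$, so that $G=\overline\partial\Phi$ has derivatives bounded independently of $n$;
2. at each $v_b$ one of the numbers $\langle v_b,v_a\rangle$ equals $1$ (automatic, with $a=b$);
3. a homogeneous polynomial of degree $k$ has the same average over the $v_a$ as over the vectors $n^{-1/2}\epsilon$.

These decide how many vectors there must be. Suppose the $v_a$ are themselves of the form $n^{-1/2}\cdot$(signs), and apply 3 to $P(x)=\sum_a\langle x,v_a\rangle^k$. The average over the $v_b$ is at least $1$. The average over random signs is $N\,n^{-k/2}\,E S^k$, where $N$ is the number of vectors and $S=n^{-1/2}\sum_y\epsilon_y$, and $ES^k\le(k-1)!!$ (Lemma 2 below). So $N\ge n^{k/2}/(k-1)!!$. An orthonormal basis is the right size only for $k=2$. A finite field will supply exactly $n^{k/2}$ vectors.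

Here is what comes out; recall that $1<p<2$ in the question.

**Answer.** No. For every $1<p<2$ there is a $\overline\partial$-closed $g\in C^\infty_{0,1}(B,\mathbb C)$, Lipschitz on $B$, such that $\overline\partial f=g$ has no solution $f\in C^\infty(B,\mathbb C)$. The form can even be chosen so that there is no real-differentiable solution on any nonempty open subset.

**Theorem A.** Let $1<p\le2$. There is a $\overline\partial$-closed $g\in C^\infty_{0,1}(\ell_p,\mathbb C)$, all of whose derivatives are bounded on bounded sets (so $g$ is Lipschitz on every ball), such that for no nonempty open $U\subset\ell_p$ does there exist a real (Fréchet) differentiable $f:U\to\mathbb C$ with $\overline\partial f=g$ on $U$.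

The answer follows by restricting this $g$ to $B$.

## 4. Sign vectors from a finite field

From now on $l\ge1$, $k=2l$, $n=2^s$, $\mathbb F$ is the field with $n$ elements, and coordinates of $\mathbb C^n$ are indexed by $y\in\mathbb F$. Let $\Delta_n=\{\pm n^{-1/2}\}^{\mathbb F}$; its elements have $|x|=1$. $E$ is expectation over independent uniform signs $\epsilon=(\epsilon_y)$, and $(2m-1)!!=1\cdot3\cdots(2m-1)$.

The trace is $\mathrm{Tr}(z)=z+z^2+z^4+\dots+z^{2^{s-1}}$ on $\mathbb F$. It is additive and $\mathrm{Tr}(z)^2=\mathrm{Tr}(z)$, so its values lie in $\mathbb F_2$. It is not identically $0$, being a nonzero polynomial of degree $n/2<n$. Hence for $c\ne0$ the map $a\mapsto\mathrm{Tr}(ac)$ is a nonzero $\mathbb F_2$-linear functional, which takes the values $0$ and $1$ equally often: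
$$\sum_{a\in\mathbb F}(-1)^{\mathrm{Tr}(ac)}=0\qquad(c\ne0).\tag{3}$$

**Definition.** For $a=(a_1,\dots,a_l)\in\mathbb F^l$ let
$$\epsilon_a(y)=(-1)^{\mathrm{Tr}(a_1y+a_2y^3+\dots+a_ly^{2l-1})},\qquad v_a=n^{-1/2}\epsilon_a\in\Delta_n,\qquad \langle x,v_a\rangle=n^{-1/2}\sum_yx_y\epsilon_a(y).$$
There are $N=n^l$ indices $a$, and $\langle x,v_a\rangle$ is complex linear in $x$. Different $a$ may give the same vector; we always sum over indices.

*Example: $n=4$.* Let $\mathbb F=\{0,1,\omega,\omega^2\}$ with $1+\omega+\omega^2=0$. For $l=1$ the four vectors $\epsilon_a$ are the characters of $\mathbb F$, so the $v_a$ form an orthonormal basis. They do not match random signs in degree $4$: the monomial $\xi_0\xi_1\xi_\omega\xi_{\omega^2}$ equals $(-1)^{\mathrm{Tr}(a(0+1+\omega+\omega^2))}=1$ at every $\epsilon_a$, while its random average is $0$. For $l=2$ there are $16$ indices. As $y^3=1$ for $y\ne0$, we have $\epsilon_a(0)=1$ and $\epsilon_a(y)=\eta(-1)^{\mathrm{Tr}(a_1y)}$ for $y\neq0$, with $\eta=(-1)^{\mathrm{Tr}(a_2)}$. The triples $((-1)^{\mathrm{Tr}(a_1y)})_{y\ne0}$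 are the four sign triples with product $+1$, and the factor $\eta=-1$ gives the four with product $-1$. So we get all eight sign vectors with first entry $1$, each twice. Up to a global sign these are all sign vectors, which is enough in even degree.

**Lemma 1.** For every homogeneous complex polynomial $Q$ of degree $k=2l$ in $n$ variables, $\frac1N\sum_aQ(\epsilon_a)=E\,Q(\epsilon)$.

*Proof.* By linearity take a monomial of degree $2l$. At $\xi\in\{\pm1\}^{\mathbb F}$ even powers disappear, and the monomial equals $\prod_{y\in S}\xi_y$, where $S$ is the set of indices with odd exponent. Then $|S|\le2l$, and $|S|$ is even because it has the parity of the degree. If $S=\emptyset$, both sides are $1$.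

Let $S\ne\emptyset$. The right side is $0$ by independence. Put $p_j=\sum_{y\in S}y^j\in\mathbb F$, with $y^0=1$. The left side is
$$\frac1N\sum_a(-1)^{\mathrm{Tr}(\sum_{i=1}^la_ip_{2i-1})}=\prod_{i=1}^l\frac1n\sum_{a_i\in\mathbb F}(-1)^{\mathrm{Tr}(a_ip_{2i-1})},$$
which by (3) is $0$ unless $p_1=p_3=\dots=p_{2l-1}=0$. Suppose these vanish. In characteristic $2$ squaring is additive, so $p_{2j}=p_j^2$; together with the vanishing odd ones this gives $p_j=0$ for $1\le j\le2l$. Also $p_0=|S|\cdot1=0$, because $|S|$ is even. So $\sum_{y\in S}y^j=0$ for $0\le j\le|S|-1$. This says that the square Vandermonde matrix $(y^j)$ of the distinct elements $y\in S$ annihilates the vector $(1,\dots,1)$, which contradicts its invertibility. $\square$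

**Lemma 2 (Khinchine, even exponents).** $E\big|\sum_yx_y\epsilon_y\big|^{2l}\le(2l-1)!!\,|x|^{2l}$ for $x\in\mathbb C^n$.

*Proof.* Let $x$ be real. Expand; only monomials with all exponents even survive, and the expectation is $\sum_{|m|=l}\frac{(2l)!}{\prod(2m_y)!}\prod x_y^{2m_y}$. Now $(2l)!=(2l-1)!!\,2^l\,l!$, and $(2m_y)!\ge2^{m_y}m_y!$ for the same reason, so $\prod(2m_y)!\ge2^l\prod m_y!$. Hence the expectation is at most
$$(2l-1)!!\sum_{|m|=l}\frac{l!}{\prod m_y!}\prod x_y^{2m_y}=(2l-1)!!\,|x|^{2l}.$$
For $x=x'+ix''$ let $A,B$ be the real and imaginary parts of $\sum x_y\epsilon_y$. The triangle inequality in $L_l$ gives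
$$\|A^2+B^2\|_{L_l}\le\|A\|_{L_{2l}}^2+\|B\|_{L_{2l}}^2\le((2l-1)!!)^{1/l}(|x'|^2+|x''|^2)=((2l-1)!!)^{1/l}|x|^2;$$
raise this to the power $l$. $\square$

**Lemma 3.** With $K_k=(k-1)!!$ we have, for $x,t_1,\dots,t_k\in\mathbb C^n$,
$$\sum_a|\langle x,v_a\rangle|^k\le K_k|x|^k,\qquad \sum_a\prod_{i=1}^k|\langle t_i,v_a\rangle|\le K_k\prod_{i=1}^k|t_i|.$$

*Proof.* For real $\xi$ we have $|\sum_yx_y\xi_y|^{2l}=(\sum_yx_y\xi_y)^l(\sum_y\bar x_y\xi_y)^l$, a homogeneous polynomial of degree $2l$ in $\xi$. So by Lemma 1, and then Lemma 2,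
$$\sum_a|\langle x,v_a\rangle|^{2l}=n^{-l}\sum_a\Big|\sum_yx_y\epsilon_a(y)\Big|^{2l}=n^{-l}\,N\,E\Big|\sum_yx_y\epsilon_y\Big|^{2l}=E\Big|\sum_yx_y\epsilon_y\Big|^{2l}\le K_k|x|^k.$$
Hölder's inequality with $k$ exponents equal to $k$ bounds the second sum by $\prod_i\big(\sum_a|\langle t_i,v_a\rangle|^k\big)^{1/k}\le\prod_iK_k^{1/k}|t_i|$. $\square$

Lemma 1 is demand 3 of Section 3, and Lemma 3 is demand 1.

## 5. Closed forms on $\ell_2^n$ with uniform $C^{k-1}$ bounds and large solutions

For $\delta>0$ put $\psi_\delta(z)=\dfrac{z^{k+1}}{2(|z|^2+\delta)}$, $z\in\mathbb C$. The next lemma makes the phrase "behaves like a function homogeneous of degree $k-1$" precise.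

**Lemma 4.** There is $C_k$, independent of $\delta>0$, with $\|D^m\psi_\delta(z)\|\le C_k|z|^{k-1-m}$ for $0\le m\le k-1$ and $z\in\mathbb C$ (with $0^0=1$).

*Proof.* Let $|z|=\rho>0$ and $\tau=\delta/\rho^2$. Then $\psi_\delta(\rho w)=\rho^{k-1}\psi_\tau(w)$ for all $w\in\mathbb C$. Differentiate $m$ times in $w$ at $w=z/\rho$:
$$\rho^m\|D^m\psi_\delta(z)\|=\rho^{k-1}\|D^m\psi_\tau(z/\rho)\|.$$
So it suffices that $\sup\{\|D^m\psi_\tau(u)\|:\tau>0,\ |u|=1\}<\infty$ for each $m\le k-1$. For $\tau\in(0,1]$: the function $\psi_\tau(u)$ is smooth in $(u,\tau)$ for $u\ne0$, $\tau\in[0,1]$, so $D^m_u\psi_\tau(u)$ is bounded on the compact set $\{|u|=1\}\times[0,1]$. For $\tau\ge1$ put $\sigma=1/\tau\in(0,1]$; then $\psi_\tau(u)=\sigma\,\frac{u^{k+1}}{2(1+\sigma|u|^2)}$ is smooth in $(u,\sigma)$ for $\sigma\in[0,1]$, and compactness applies again. At $z=0$ the bound follows from the continuity of $D^m\psi_\delta$, letting $z\to0$. $\square$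

**Definition.** Let $\phi(z)=\frac12z^k\log(|z|^2+\frac1n)$, so that $\partial\phi/\partial\bar z=\psi_{1/n}=:\psi$, and on $\mathbb C^n$ put
$$\Phi(x)=\sum_a\phi(\langle x,v_a\rangle),\qquad G(x)(t)=\overline\partial\Phi(x)(t)=\sum_a\psi(\langle x,v_a\rangle)\,\overline{\langle t,v_a\rangle}.$$
When needed we write $\Phi_{k,n},G_{k,n}$. Both are $C^\infty$, $G$ is closed by Section 1, and
$$\Phi(e^{i\theta}x)=e^{ik\theta}\Phi(x).\tag{4}$$
Let $\mu=\mu_1-\mu_2$, where $\mu_1=\frac1N\sum_a\delta_{v_a}$ and $\mu_2$ is the law of $n^{-1/2}\epsilon$. Both are probability measures on the finite set $\Delta_n$, so $\mu$ has total variation at most $2$.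

**Proposition 5.**

1. $\|D^mG(x)\|\le C_kK_k|x|^{k-1-m}$ for $0\le m\le k-1$ and $x\in\ell_2^n$; here $C_kK_k$ is independent of $n$.
2. $\int P\,d\mu=0$ for every holomorphic homogeneous polynomial $P$ of degree $k$ on $\mathbb C^n$.
3. For $0<r\le1$: $\displaystyle\int\Phi(rx)\,d\mu(x)\ge\frac{r^k}2\big(\log(1+r^2n)-(k+1)!!\big).$

*Proof of 1 (smoothness does not see the dimension).* By the chain rule
$$D^mG(x)(t_1,\dots,t_m)(t)=\sum_aD^m\psi(\langle x,v_a\rangle)\big(\langle t_1,v_a\rangle,\dots,\langle t_m,v_a\rangle\big)\,\overline{\langle t,v_a\rangle}.$$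
By Lemma 4 the modulus is at most
$$C_k\sum_a|\langle x,v_a\rangle|^{k-1-m}\prod_{i=1}^m|\langle t_i,v_a\rangle|\,|\langle t,v_a\rangle|.$$
The number of factors is $(k-1-m)+m+1=k$, so Lemma 3 bounds this by $C_kK_k|x|^{k-1-m}|t_1|\cdots|t_m||t|$.

*Proof of 2 (polynomials do not see $\mu$).* Since $P(n^{-1/2}\xi)=n^{-l}P(\xi)$, this is Lemma 1 multiplied by $n^{-l}$.

*Proof of 3 ($\Phi$ does see $\mu$).* For $x\in\Delta_n$ the numbers $\langle x,v_a\rangle$ are real, and
$$\tfrac12\log\big(r^2\langle x,v_a\rangle^2+\tfrac1n\big)=-\tfrac12\log n+\tfrac12\log\big(1+r^2n\langle x,v_a\rangle^2\big).$$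
Hence on $\Delta_n$
$$\Phi(rx)=-\tfrac12r^k\log n\sum_a\langle x,v_a\rangle^k+\tfrac12r^k\sum_a\langle x,v_a\rangle^k\log\big(1+r^2n\langle x,v_a\rangle^2\big).\tag{5}$$
The first term is the restriction of a $k$-homogeneous holomorphic polynomial, so by part 2 its $\mu$-integral is $0$. In the second sum all summands are $\ge0$, because $k$ is even.

The $\mu_1$-integral of the second term: at $x=v_b$ the summand $a=b$ equals $\log(1+r^2n)$, since $\langle v_b,v_b\rangle=1$. So the integral is at least $\frac{r^k}2\log(1+r^2n)$.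

The $\mu_2$-integral of the second term: let $x=n^{-1/2}\epsilon$ and fix $a$. Then $\sqrt n\langle x,v_a\rangle=n^{-1/2}\sum_y\epsilon_y\epsilon_a(y)$ has the law of $S=n^{-1/2}\sum_y\epsilon_y$, since the signs $\epsilon_y\epsilon_a(y)$ are again independent and uniform. Each of the $n^l$ summands has expectation $n^{-l}E[S^k\log(1+r^2S^2)]$, so the integral is
$$\tfrac{r^k}2\,n^l\,n^{-l}\,E\big[S^k\log(1+r^2S^2)\big]\le\tfrac{r^k}2\,E\,S^{k+2}\le\tfrac{r^k}2(k+1)!!,$$
using $\log(1+u)\le u$ and $r\le1$, and then Lemma 2 with $l+1$ in place of $l$. Subtract the two integrals. $\square$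

## 6. Uniformly complemented copies of $\ell_2^n$ in $\ell_p$

To carry $G_{k,n}$ from $\ell_2^n$ to $\ell_p$ we need a projection $\beta:\ell_p\to\ell_2^n$ to pull $G$ back, and a section $\alpha$ of $\beta$ to test solutions along, both bounded independently of $n$.

Fix $1<p\le2$ and let $\frac1p+\frac1{p'}=1$. Given $n$, identify a block $I\subset\mathbb N$ of $2^n$ coordinates with $\{\pm1\}^n$, and define $\alpha:\mathbb C^n\to\ell_p(I)\subset\ell_p$ and $\beta:\ell_p\to\mathbb C^n$ (depending only on the coordinates in $I$) by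
$$\alpha(x)_\omega=2^{-n/p}\sum_yx_y\omega_y,\qquad\beta(\xi)_y=2^{n/p-n}\sum_\omega\xi_\omega\omega_y.$$
For $n=1$, $I=\{+,-\}$, these are $\alpha(x)=2^{-1/p}(x,-x)$ and $\beta(\xi)=2^{1/p-1}(\xi_+-\xi_-)$.

*$\beta\alpha=\mathrm{id}$:* $\beta(\alpha x)_y=2^{-n}\sum_\omega\sum_{y'}x_{y'}\omega_{y'}\omega_y=x_y$, since $2^{-n}\sum_\omega\omega_{y'}\omega_y$ is $1$ if $y=y'$ and $0$ otherwise.

*$\|\alpha x\|_p\le|x|$:* because $p\le2$, $\|\alpha x\|_p=\big(E|\sum_yx_y\omega_y|^p\big)^{1/p}\le\big(E|\sum_yx_y\omega_y|^2\big)^{1/2}=|x|$.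

*$|\beta\xi|\le K\|\xi\|_p$:* for $t\in\mathbb C^n$ with $|t|\le1$, Hölder's inequality and $\frac np-n+\frac n{p'}=0$ give
$$\Big|\sum_yt_y\beta(\xi)_y\Big|=2^{n/p-n}\Big|\sum_\omega\xi_\omega\sum_yt_y\omega_y\Big|\le2^{n/p-n}\|\xi\|_p\,2^{n/p'}\Big(E\Big|\sum_yt_y\omega_y\Big|^{p'}\Big)^{1/p'}\le K\|\xi\|_p,$$
where $K=((2h-1)!!)^{1/2h}\ge1$ for a fixed integer $h\ge1$ with $2h\ge p'$; the last step is Lemma 2 with exponent $2h$. Taking the supremum over $t$ gives the claim. So $K$ does not depend on $n$. This is where $p>1$ enters: for $p=1$ we would have $p'=\infty$, and $\sup_\omega|\sum_yt_y\omega_y|$ equals $\sqrt n$ at $t=n^{-1/2}(1,\dots,1)$.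

## 7. Proof of Theorem A: a sum over $k\to\infty$

**Step 1: choosing weights and dimensions.** The weights must tame all derivatives, and the dimensions must then be large enough to beat the weights. For $l=1,2,\dots$ and $k=2l$ put
$$c_l=\big(k!\,C_kK_kK^k\big)^{-1},$$
which does not involve any dimension. After that choose $n_l=2^{s_l}$ so large that
$$c_l\,\frac{l^{-k}}2\Big(\log(1+l^{-2}n_l)-(k+1)!!\Big)\ge l.\tag{6}$$
Choose disjoint blocks $I_l\subset\mathbb N$ with $|I_l|=2^{n_l}$, and $\alpha_l,\beta_l$ on $I_l$ as in Section 6. Since $\beta_i$ reads only coordinates in $I_i$, we have $\beta_i\alpha_l=0$ for $i\ne l$. With $\Phi_l=\Phi_{2l,n_l}$ and $G_l=G_{2l,n_l}$ let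
$$g(x)(t)=\sum_{l\ge1}c_l\,G_l(\beta_lx)(\beta_lt),\qquad x,t\in\ell_p.$$

**Step 2: $g$ is smooth, closed and Lipschitz on balls.** Fix $m\ge0$ and $R>0$. The $m$-th derivative of the $l$-th term, applied to $t_1,\dots,t_m$ and $t$, is $c_lD^mG_l(\beta_lx)(\beta_lt_1,\dots,\beta_lt_m)(\beta_lt)$. If $m\le k-1$ and $\|x\|\le R$, Proposition 5(1) bounds its norm by
$$c_l\,C_kK_k\,(KR)^{k-1-m}K^{m+1}=c_l\,C_kK_kK^kR^{k-1-m}=\frac{R^{k-1-m}}{k!},$$
which is summable over $l$ ($k=2l$). The finitely many terms with $2l-1<m$ are compositions of bounded linear maps with smooth maps on finite-dimensional spaces, so their $m$-th derivatives are bounded on bounded sets. Hence for each $m$ the series of $m$-th derivatives converges uniformly on bounded sets. So it may be differentiated term by term, $g\in C^\infty_{0,1}(\ell_p,\mathbb C)$, and all derivatives of $g$ are bounded on bounded sets. On each ball, a convex set, $Dg$ is bounded, so $g$ is Lipschitz there by the mean value inequality; in particular it is Lipschitz on $B$. Each term is $c_l\overline\partial(\Phi_l\circ\beta_l)$,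 hence closed, and since $D''g$ is the sum of the $D''$ of the terms, $\overline\partial g=0$.

**Step 3: pulling a hypothetical solution back to $\mathbb C^{n_l}$.** Let $U\ne\emptyset$ be open and suppose that $f:U\to\mathbb C$ is real-differentiable with $\overline\partial f=g$. Finitely supported vectors are dense in $\ell_p$; pick one, $x^0\in U$. Since $f$ is continuous, there are $r\in(0,1]$ and $M$ with $B(x^0,2r)\subset U$ and $|f|\le M$ on $B(x^0,2r)$. Let $l\ge1/r$ be so large that $x^0$ vanishes on $I_l$; the blocks are disjoint, so only finitely many of them meet the support of $x^0$. Write $k=2l$. For $x\in\mathbb C^{n_l}$ with $|x|<2r$ put $\tilde f(x)=f(x^0+\alpha_lx)$, which is defined since $\|\alpha_lx\|\le|x|$. As $\alpha_l$ is complex linear,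
$$\overline\partial\tilde f(x)(t)=g(x^0+\alpha_lx)(\alpha_lt)=\sum_ic_i\,G_i\big(\beta_ix^0+\beta_i\alpha_lx\big)(\beta_i\alpha_lt)=c_lG_l(x)(t).$$
Indeed, the terms with $i\ne l$ vanish because $\beta_i\alpha_lt=0$, and for $i=l$ we have $\beta_lx^0=0$ and $\beta_l\alpha_l=\mathrm{id}$. So $h=\tilde f-c_l\Phi_l$ is real-differentiable with $\overline\partial h=0$, and by Fact 1 it is holomorphic on $\{|x|<2r\}$.

**Step 4: removing the holomorphic part, and the contradiction.** Let $x\in\Delta_{n_l}$, so $|rx|=r<2r$. By (4) and Fact 2,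
$$\frac1{2\pi}\int_0^{2\pi}e^{-ik\theta}\tilde f(e^{i\theta}rx)\,d\theta=c_l\Phi_l(rx)+h_k(rx),$$
where $h_k$ is the $k$-homogeneous Taylor polynomial of $h$ at $0$. The left side has modulus at most $M$. Integrate against $\mu$ (for $k=2l$ and $n=n_l$). The total variation is at most $2$, and $\int h_k(rx)\,d\mu=r^k\int h_k\,d\mu=0$ by Proposition 5(2). With Proposition 5(3),
$$2M\ \ge\ c_l\int\Phi_l(rx)\,d\mu(x)\ \ge\ c_l\frac{r^k}2\Big(\log(1+r^2n_l)-(k+1)!!\Big)\ \ge\ l.$$
The last inequality holds because $r\ge1/l$: both $r^k$ and the bracket increase with $r$, and at $r=1/l$ the bracket is positive and (6) holds. This is true for all large $l$ with the same $M$, a contradiction. $\blacksquare$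

With $U=B$ and $1<p<2$, the analogue of the Background Theorem for the ball of $\ell_p$ is false. The case $p=2$ shows that closed $C^\infty$ $(0,1)$-forms on Hilbert space need not be locally exact anywhere.

## 8. Generic forms on spaces with property (S)

The proof used little about $\ell_p$: only $\alpha$ on the set $\Delta_n$, the map $\beta$, and $\beta\alpha=\mathrm{id}$.

**Definition.** A complex Banach space $X$ has *property (S)* if there are $C\ge1$ and infinitely many $n=2^s$ for which there exist complex-linear $\alpha:\mathbb C^n\to X$ and $\beta:X\to\mathbb C^n$ with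
$$\beta\alpha=\mathrm{id},\qquad\|\alpha\xi\|\le1\ \ (\xi\in\Delta_n),\qquad|\beta x|\le C\|x\|\ \ (x\in X).$$

For example, $\ell_p$ with $1<p\le2$ has (S), by Section 6. Note that $\alpha$ need not be bounded on the Euclidean ball uniformly in $n$. In $c_0$, let $\alpha$ be $\sqrt n$ times the inclusion on the first $n$ coordinates and $\beta$ be $n^{-1/2}$ times the first $n$ coordinates: then $\|\alpha\xi\|=1$ on $\Delta_n$, although $\|\alpha e_1\|=\sqrt n$, and $|\beta x|\le n^{-1/2}n^{1/2}\|x\|=\|x\|$.

Let $\mathcal Z$ be the space of closed $g\in C^\infty_{0,1}(X,\mathbb C)$ with $\|g\|_{m,R}=\sup_{\|x\|\le R}\|D^mg(x)\|<\infty$ for all $m,R$. With these seminorms ($R\in\mathbb N$ suffices) it is a Fréchet space. It is complete because, for a Cauchy sequence, all derivatives converge uniformly on bounded sets, so the limit is smooth with the limit derivatives, and closedness is preserved. Each $g\in\mathcal Z$ is Lipschitz on every bounded set, since $Dg$ is bounded on a ball containing it. Recall that a set is *meager* if it is a countable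 union of nowhere dense sets; by Baire's theorem $\mathcal Z$ is not meager in itself. "Generic" means: outside a meager set.

**Theorem B.** Let $X$ have (S) and let $Q\subset X$ be countable. The set of those $g\in\mathcal Z$ that are exact (with a real-differentiable solution) on a neighborhood of some point of $Q$ is meager in $\mathcal Z$. If $X$ is separable, a generic $g\in\mathcal Z$ is not exact on any nonempty open subset of $X$.

*Proof.*

**Step 1: reduction to countably many sets.** For $x_0\in X$ and an integer $M\ge1$ let $A_{x_0,M}$ be the set of $g\in\mathcal Z$ for which $\overline\partial f=g$ has a real-differentiable solution with $|f|\le M$ on $B(x_0,2/M)$. A solution near $x_0$ is continuous, hence bounded near $x_0$, so if $g$ is exact near $x_0$, then $g\in A_{x_0,M}$ for all large $M$. The set in the first claim therefore lies in $\bigcup_{x_0\in Q,\,M}A_{x_0,M}$. If $X$ is separable, take $Q$ countable and dense; then every nonempty open set contains a point of $Q$, and the same union contains every $g$ that is exact on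 some nonempty open set. So it suffices to show that each $A_{x_0,M}$ is nowhere dense.

**Step 2: functionals that detect large solutions.** Fix $x_0,M$, put $r=1/M\le1$, and for each $n$ in (S) fix one pair $\alpha,\beta$. Let $k=2l$. The set $D=\{x\in\mathbb C^n:\|\alpha x\|<2r\}$ is open, convex and balanced, and contains $e^{i\theta}r\Delta_n$ for every $\theta$. For $u\in\mathcal Z$ the form $\alpha^*u(x)(t)=u(x_0+\alpha x)(\alpha t)$ is smooth on $D$. It is closed, because $D''(\alpha^*u)(x)(t_1)(t_2)=D''u(x_0+\alpha x)(\alpha t_1)(\alpha t_2)$. By Fact 3 there is $F\in C^\infty(D)$ with $\overline\partial F=\alpha^*u$. Put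
$$\Lambda_{k,n}(u)=\int\frac1{2\pi}\int_0^{2\pi}e^{-ik\theta}F(e^{i\theta}rx)\,d\theta\,d\mu(x).$$

*It is well defined.* Two choices of $F$ differ by a holomorphic function $h$ on $D$ (Fact 1). By Fact 2 the inner integral of $h$ is $h_k(rx)$, which $\mu$ kills by Proposition 5(2). In particular $\Lambda_{k,n}$ is linear.

*It is continuous.* Give $C^\infty(D)$ and the space $Z(D)$ of closed smooth $(0,1)$-forms on $D$ their Fréchet topologies (uniform convergence of all derivatives on compact sets). The map $T=\overline\partial:C^\infty(D)\to Z(D)$ is continuous and, by Fact 3, surjective, hence open. The functional $L(F)=\int\frac1{2\pi}\int e^{-ik\theta}F(e^{i\theta}rx)\,d\theta\,d\mu$ is continuous on $C^\infty(D)$ and vanishes on $\ker T$. So $L=\lambda\circ T$ with $\lambda$ linear, and $\lambda$ is continuous: for $V\subset\mathbb C$ open, $\lambda^{-1}(V)=T(L^{-1}(V))$ is open. Finally $u\mapsto\alpha^*u$ is continuous from $\mathcal Z$ to $Z(D)$, because the derivatives of $\alpha^*u$ of order $m$ on $D$ are bounded by a power of $\|\alpha\|$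 times $\|u\|_{m,\|x_0\|+2r}$. Thus $\Lambda_{k,n}=\lambda\circ\alpha^*$ is continuous.

*It is bounded by $2M$ on $A_{x_0,M}$.* Let $g\in A_{x_0,M}$ with solution $f$. Then $f(x_0+\alpha\,\cdot)$ is real-differentiable on $D$ with $\overline\partial$ equal to $\alpha^*g$, so it differs from $F$ by a holomorphic function on $D$, whose contribution is $0$ as above. So it may be used in place of $F$, and since $|f|\le M$ and $\mu$ has total variation at most $2$, we get $|\Lambda_{k,n}(g)|\le2M$ for all $k,n$.

**Step 3: the common bound defines a set without interior.** By Step 2, $A_{x_0,M}\subset\mathcal E:=\bigcap_{k,n}\{|\Lambda_{k,n}|\le2M\}$, which is closed, convex and symmetric. Suppose $\mathcal E$ had an interior point $g_0$, say $g_0+W\subset\mathcal E$ with $W$ a neighborhood of $0$. Since $-g_0\in\mathcal E$, convexity gives $\frac12W=\frac12(g_0+W)+\frac12(-g_0)\subset\mathcal E$. So for some $m,R,\varepsilon>0$,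
$$\max_{i\le m}\|u\|_{i,R}\le\varepsilon\ \Longrightarrow\ |\Lambda_{k,n}(u)|\le2M\ \text{ for all }k,n.\tag{7}$$
Fix an even $k\ge m+1$ and, for $c>0$, let $u(x)(t)=c\,G_{k,n}(\beta(x-x_0))(\beta t)$. It is closed, being $\overline\partial$ of $c\,\Phi_{k,n}(\beta(\cdot-x_0))$. All its derivatives are bounded on bounded sets, because $G_{k,n}$ is smooth on a finite-dimensional space; so $u\in\mathcal Z$. By Proposition 5(1), for $i\le m\le k-1$,
$$\|u\|_{i,R}\le c\,C_kK_k\,\big(C(R+\|x_0\|)\big)^{k-1-i}C^{i+1}=c\,C_kK_kC^k(R+\|x_0\|)^{k-1-i},$$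
which does not involve $n$. So one $c>0$ makes the left side of (7) true for all $n$. But $\alpha^*u(x)(t)=c\,G_{k,n}(\beta\alpha x)(\beta\alpha t)=c\,G_{k,n}(x)(t)$, so we may take $F=c\,\Phi_{k,n}$, and by (4) and Proposition 5(3)
$$\Lambda_{k,n}(u)=c\int\Phi_{k,n}(rx)\,d\mu(x)\ge\frac{c\,r^k}2\big(\log(1+r^2n)-(k+1)!!\big)\longrightarrow\infty$$
as $n\to\infty$ through the infinitely many values allowed in (S). This contradicts (7). So the closed set $\mathcal E$ has empty interior, and $A_{x_0,M}\subset\mathcal E$ is nowhere dense. $\square$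

## 9. Among $\ell_p$ and $c_0$, only $\ell_1$ remains

We list spaces with (S). If a pair satisfies $\|\alpha\xi\|\le A$ on $\Delta_n$ with $A$ independent of $n$, replace $(\alpha,\beta)$ by $(\alpha/A,A\beta)$.

* $\ell_p$ with $1<p\le2$: Section 6, where $\|\alpha\xi\|\le|\xi|=1$ and $C=K$.
* $\ell_p$ with $2\le p\le\infty$, and $c_0$ (put $p=\infty$, $1/p=0$): let $\alpha$ be $n^{1/2-1/p}$ times the inclusion on the first $n$ coordinates and $\beta$ be $n^{1/p-1/2}$ times the first $n$ coordinates. Then $\beta\alpha=\mathrm{id}$. For $\xi\in\Delta_n$, $\|\alpha\xi\|=n^{1/2-1/p}\,n^{1/p}\,n^{-1/2}=1$. By Hölder, $|\beta x|\le n^{1/p-1/2}\,n^{1/2-1/p}\|x\|_p=\|x\|_p$.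
* Any $X$ containing uniformly complemented copies of $\ell_2^n$, that is, with $\beta\alpha=\mathrm{id}$ and $\|\alpha\|,\|\beta\|$ bounded independently of $n$: rescale as above.
* Any $X$ containing the complex $\ell_\infty^n$ uniformly, that is, with maps satisfying $\lambda^{-1}|x|_\infty\le\|\alpha_0x\|\le|x|_\infty$ on $\mathbb C^n$ and $\lambda$ independent of $n$. The functionals $\alpha_0x\mapsto x_j$ on $\alpha_0(\mathbb C^n)$ have norm at most $\lambda$; extend them by Hahn–Banach to get $\beta_0:X\to\ell_\infty^n$ with $\|\beta_0\|\le\lambda$ and $\beta_0\alpha_0=\mathrm{id}$. Take $\alpha=n^{1/2}\alpha_0$ and $\beta=n^{-1/2}\beta_0$: then $\|\alpha\xi\|\le n^{1/2}n^{-1/2}=1$ on $\Delta_n$, and $|\beta x|\le n^{-1/2}n^{1/2}|\beta_0x|_\infty\le\lambda\|x\|$.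

**Corollary C.** For $X\in\{\ell_p:1\le p\le\infty\}\cup\{c_0\}$ the following are equivalent: (a) every closed Lipschitz $g\in C^\infty_{0,1}$ on the open unit ball of $X$ equals $\overline\partial f$ for some $f\in C^\infty$; (b) $X=\ell_1$.

*Proof.* (b)$\Rightarrow$(a) is the Background Theorem. If $X\ne\ell_1$, then $X$ has (S) by the first two items of the list. By Theorem B with $Q=\{0\}$, the forms in $\mathcal Z$ that are exact near $0$ make up a meager set, which by Baire's theorem is not all of $\mathcal Z$. So there is $g\in\mathcal Z$, Lipschitz on the unit ball, that is not exact near $0$, and (a) fails. $\square$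

**Remark (a necessary condition resting on cited theorems).** A space $X$ has *nontrivial type* if for some $q>1$ and $T$ one has $(E\|\sum_j\epsilon_jx_j\|^2)^{1/2}\le T(\sum_j\|x_j\|^q)^{1/q}$ for all finite families in $X$, and *trivial type* otherwise. It has *finite cotype* if for some $q<\infty$ and $T$ one has $(\sum_j\|x_j\|^q)^{1/q}\le T(E\|\sum_j\epsilon_jx_j\|^2)^{1/2}$. An infinite-dimensional complex Banach space of nontrivial type is $K$-convex (Pisier, *Ann. of Math.* 115 (1982)), meaning that the natural projections of $L_2(X)$ onto the sums $\sum_j\epsilon_jx_j$ are uniformly bounded, and it contains uniformly complemented $\ell_2^n$'s (Figiel–Tomczak-Jaegermann, *Israel J. Math.* 33 (1979)). A space without finite cotype contains the $\ell_\infty^n$ uniformly (Maurey–Pisier, *Studia Math.* 58 (1976)). In both cases (S) holds. So by Theorem B with $Q=\{0\}$, if the conclusion of the Background Theorem holds on the ball of an infinite-dimensional $X$, then $X$ has trivial type and finite cotype.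

The space $\ell_1$ does satisfy both conditions. Its type is trivial, because the unit vectors give $\|\sum_{j\le n}\epsilon_je_j\|_1=n$, which no bound $Tn^{1/q}$ with $q>1$ allows. For cotype, let $S=\sum_j\epsilon_jz_j$ with $z_j\in\mathbb C$. Hölder and Lemma 2 give $|z|^2=E|S|^2\le(E|S|)^{2/3}(E|S|^4)^{1/3}\le(E|S|)^{2/3}(3|z|^4)^{1/3}$, that is, $|z|\le\sqrt3\,E|S|$. Apply this in each coordinate $i$, and then use the triangle inequality in $\ell_2$:
$$E\Big\|\sum_j\epsilon_jx_j\Big\|_1=\sum_iE\Big|\sum_j\epsilon_jx_j(i)\Big|\ge\tfrac1{\sqrt3}\sum_i\Big(\sum_j|x_j(i)|^2\Big)^{1/2}\ge\tfrac1{\sqrt3}\Big(\sum_j\|x_j\|_1^2\Big)^{1/2},$$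
so the cotype inequality holds with $q=2$ and $T=\sqrt3$.
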